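# Étale Postnikov towers over a field and Galois cohomology classes of growing order

## 1. Persistent sequences of cohomology classes

Let $k$ be a field, $k^{sep}$ a separable closure, and $G_k=\mathrm{Gal}(k^{sep}/k)$. For a discrete $G_k$-module $A$ write $H^n(k,A)=H^n(G_k,A)$. For a finite separable extension $k'/k$ inside $k^{sep}$ there are maps $\mathrm{res}:H^n(k,A)\to H^n(k',A)$ and $\mathrm{cor}:H^n(k',A)\to H^n(k,A)$, and $\mathrm{cor}\circ\mathrm{res}$ is multiplication by $[k':k]$. We write $\alpha|_{k'}$ for $\mathrm{res}(\alpha)$.

**Definition 1.1.** A *persistent sequence* over $k$ consists of integers $1\le n_1<n_2<\cdots$, discrete torsion $G_k$-modules $A_j$ and classes $\alpha_j\in H^{n_j}(k,A_j)$ such that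
$$d\,\alpha_j\ne 0\qquad\text{for all } 1\le d\le j. \tag{1}$$

**Lemma 1.2.** In a persistent sequence, $\alpha_j|_{k'}\neq0$ for every finite separable $k'/k$ and every $j\ge[k':k]$.

*Proof.* Let $d=[k':k]\le j$. If $\alpha_j|_{k'}=0$, then $d\alpha_j=\mathrm{cor}(\mathrm{res}\,\alpha_j)=0$, against (1). $\square$

Every single class of positive degree dies in some finite separable extension. Lemma 1.2 says that no one finite extension kills a whole persistent sequence.

**Example 1.3.** Let $k=\mathbb C(t_1,t_2,\dots)$, a field with uncountably many finite extensions. Fixing compatible roots of unity, identify $\mathbb Z/m$ with $\mu_m$, so that Kummer theory gives classes $(t_i)\in H^1(k,\mathbb Z/m)=k^\times/m$. Put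
$$\alpha_j=(t_1)\cup\cdots\cup(t_j)\in H^j(k,\mathbb Z/2^j).$$
We check that $\alpha_j$ has order exactly $2^j$. Let $F_s=\mathbb C((t_1))\cdots((t_s))$, which contains $\mathbb C(t_1,\dots,t_s)$. If $\kappa$ has characteristic $0$ and contains all roots of unity, then $G_{\kappa((t))}\cong\widehat{\mathbb Z}\times G_\kappa$. Hence $G_{F_s}\cong\widehat{\mathbb Z}^s$. Also $\kappa((t))^\times=t^{\mathbb Z}\times\kappa^\times\times(1+t\kappa[[t]])$ and the last factor is divisible, so $F_s^\times/m$ is free over $\mathbb Z/m$ with basis $t_1,\dots,t_s$. By Künneth, $H^*(\widehat{\mathbb Z}^s,\mathbb Z/m)$ is the exterior algebra on $H^1$. So the product of the $j$ basis elements $(t_1),\dots,(t_j)$ has order $m$ in $H^j(F_s,\mathbb Z/m)$ for every $s\ge j$. If $d\alpha_j=0$ over $k=\bigcup_s\mathbb C(t_1,\dots,t_s)$, then $d\alpha_j=0$ already over some $\mathbb C(t_1,\dots,t_s)$ with $s\ge j$, hence over $F_s$, hence $2^j\mid d$. Since $2^j>j$, (1) holds with $n_j=j$.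

**What the sequences are for.** Out of a persistent sequence we shall build a simplicial sheaf, $\prod_jK(A_j,n_j)$ on the étale site of smooth $k$-schemes, which is *not* recovered from its Postnikov tower. The question is for which fields $k$ every simplicial sheaf is recovered from its tower. The answer: exactly when there is no persistent sequence over $k$, and exactly when some finite extension of $k$ has finite cohomological dimension. The delicate point is to produce persistent sequences over an arbitrary field.

## 2. Convergent towers, cohomological dimension, and the three theorems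

Let $T$ be a site with enough points. A map of simplicial sheaves is a (local) *weak equivalence* if it is a weak equivalence on stalks, equivalently if it induces isomorphisms on homotopy sheaves $\pi_i$ at all base points.

**Definition 2.1.** For a simplicial sheaf $\mathcal X$ and $n\ge0$, the $n$-th *Postnikov section* $\mathcal X\to P^n(\mathcal X)$ induces isomorphisms on $\pi_i$ for $i\le n$ (at all base points), and $P^n(\mathcal X)$ has trivial $\pi_i$ for $i>n$. These sections are functorial in $\mathcal X$ and form a tower $\cdots\to P^{n+1}(\mathcal X)\to P^n(\mathcal X)\to\cdots$.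

**Definition 2.2** (Morel–Voevodsky). The site $T$ is *of finite type* if for every simplicial sheaf $\mathcal X$ the map $\mathcal X\to\operatorname{holim}_nP^n(\mathcal X)$ is a weak equivalence.

*Example.* On the one-point site, simplicial sheaves are simplicial sets, and a simplicial set is the homotopy limit of its Postnikov tower. So the one-point site, which is also the small étale site of a separably closed field, is of finite type. On a general site the problem is that $\operatorname{holim}$ is computed on sections, infinitely many stages are involved, and passage to stalks does not commute with infinite limits.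

For a profinite group $G$ and a prime $p$, $cd_p(G)$ is the least $n$ such that the $p$-primary part of $H^i(G,A)$ vanishes for all $i>n$ and all discrete torsion $A$ (or $\infty$), and $cd(G)=\sup_pcd_p(G)$. For a field $L$ put $cd(L)=cd(G_L)$. *Examples.* $cd(\widehat{\mathbb Z})=1$, so finite fields have $cd=1$. Since $H^n(\mathbb Z/2,\mathbb F_2)=\mathbb F_2$ for all $n$, $cd(\mathbb Z/2)=\infty$; so $cd(\mathbb R)=\infty$, although $cd(\mathbb C)=0$. The field in Example 1.3 has $cd=\infty$, and so has each of its finite extensions, by Lemma 1.2.

We recall the textbook facts that we need; "Serre" means Serre, *Galois Cohomology*.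

* **(C1)** If $H\subset G$ is closed, $cd_p(H)\le cd_p(G)$; if $H$ is a pro-$p$ Sylow subgroup of $G$, then $cd(H)=cd_p(G)$.
* **(C2)** If $G$ is pro-$p$ and $H^{n+1}(G,\mathbb Z/p)=0$ for some $n\ge 0$, then $cd(G)\le n$ (Serre, I.4.1, Prop. 21).
* **(C3)** For $N\lhd G$ closed, $cd_p(G)\le cd_p(N)+cd_p(G/N)$ (Serre, I.3.3, Prop. 15).
* **(C4)** For an arbitrary discrete $A$, torsion or not, $H^n(G,A)=0$ for $n>cd(G)+1$ (Serre, I.3.2, Prop. 13). The shift by $1$ is needed: $H^2(\widehat{\mathbb Z},\mathbb Z)=H^1(\widehat{\mathbb Z},\mathbb Q/\mathbb Z)=\mathbb Q/\mathbb Z$.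
* **(C5)** A field of characteristic $p$ has $cd_p\le1$.
* **(C6)** If $\ell\neq\operatorname{char}L$ and $L'/L$ has transcendence degree $\le D$, then $cd_\ell(L')\le cd_\ell(L)+D$ (Serre, II.4.2, Prop. 11).

Let $Sm/k$ be the category of smooth $k$-schemes of finite type. Put $K=k(\sqrt{-1})\subset k^{sep}$; so $K=k$ if $\operatorname{char}k=2$ or $-1$ is a square.

**Theorem A.** For every field $k$: $(Sm/k)_{\acute et}$ is of finite type $\iff$ some finite extension $L/k$ has $cd(L)<\infty$ $\iff cd(K)<\infty$.

The first equivalence is stated as a conjecture in "Non-Finite Type Étale Sites Over Fields", which proves it in some cases, e.g. when $k$ is countable.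

**Theorem B.** For every field $k$ the following are equivalent:

1. $(Sm/k)_{\acute et}$ is of finite type;
2. some finite $L/k$ has $cd(L)<\infty$;
3. $cd(K)<\infty$;
4. $X_{\acute et}$ (small étale site) is of finite type for every $k$-scheme $X$ of finite type;
5. $X_{\acute et}$ is of finite type for some nonempty $k$-scheme $X$ of finite type;
6. there are $N,n_0\ge1$ with $N\cdot H^n(k,A)=0$ for all $n\ge n_0$ and all discrete torsion $G_k$-modules $A$;
7. for all sequences of discrete torsion $G_k$-modules $A_n$ and classes $\alpha_n\in H^n(k,A_n)$ $(n\ge1)$, one finite separable $k'/k$ kills all $\alpha_n$.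

If they hold, $2H^n(k,A)=0$ for all $n>cd(K)$ and all torsion $A$. The constant $2$ is optimal, by $k=\mathbb R$.

**Theorem C.** There is a profinite group $G$, none of whose open subgroups has finite cohomological dimension, such that the site of finite continuous $G$-sets is of finite type.

So the analogue of Theorem A for arbitrary profinite groups is false, and the proof for fields has to use something special to Galois groups. Here it will be the norm residue theorem.

## 3. Global fibrations, hypercohomology, and filling squares

Simplicial sheaves on $T$ carry the local injective (Joyal–Jardine) simplicial model structure: cofibrations are the monomorphisms, weak equivalences are local, and fibrations are called *global fibrations*. A trivial cofibration is a monomorphism that is a weak equivalence. Every object is cofibrant. An object whose map to the point is a global fibration is *globally fibrant*. Small étale sites may be restricted to quasi-compact objects without changing the topos.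

**(F1)** *(i) Global fibrations are Kan fibrations on sections, hence on stalks. (ii) Restriction to $T/W$ preserves global fibrations and weak equivalences. (iii) A weak equivalence between globally fibrant objects is a weak equivalence on sections. (iv) Sheaves of sets, viewed as simplicially constant, are globally fibrant.*

*Proof.* (i) With $h_W$ the sheaf represented by $W$, the map $h_W\times\Lambda^l_i\to h_W\times\Delta^l$ is a trivial cofibration, and lifting against it is horn filling over $W$. Stalks are filtered colimits of sections, and horns are finite. (ii) The points of $T/W$ are pairs of a point $x$ of $T$ and an element of the stalk $(h_W)_x$, with the same stalks as on $T$; so restriction preserves weak equivalences. The stalk at $x$ of the left adjoint of restriction is the coproduct, over the elements of $(h_W)_x$, of the stalks at these points. So the left adjoint preserves monomorphisms and weak equivalences, and restriction preserves global fibrations. (iii) Such a map is a simplicial homotopy equivalence, and this passes to sections. (iv) $\mathrm{Hom}(X,S)=\mathrm{Hom}(\pi_0X,S)$ for the sheaf $\pi_0X$, which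 a trivial cofibration does not change. $\square$

**(F2)** *Let $C$ be a simplicial abelian sheaf with bounded normalized complex $NC$, and $C\to C^f$ a weak equivalence to a globally fibrant object. Then $\pi_i(C^f(W),0)\cong\mathbb H^{-i}(W,NC)$ for $i\ge0$, naturally in $C$ and $W$.* In particular, with $K(A,q)$ the simplicial sheaf attached by sectionwise Dold–Kan to $A$ in degree $q$,
$$\pi_i(K(A,q)^f(W))=H^{q-i}(W,A). \tag{2}$$

*Proof.* Choose a quasi-isomorphism $NC\to I$ to a complex of injectives, bounded below in cohomological degree. Let $C^I$ correspond under Dold–Kan to $\tau_{\ge0}I$ (homological truncation, with the kernel of $I_0\to I_{-1}$ in degree $0$). As $NC$ lives in degrees $\ge0$, we get a weak equivalence $C\to C^I$. We show that $C^I$ is globally fibrant. Maps $X\to C^I$ are chain maps $N\mathbb Z[X]\to I$. Let $X\to Y$ be a trivial cofibration. Then $N\mathbb Z[X]\to N\mathbb Z[Y]$ is injective with acyclic cokernel $Q$. Since the $I_n$ are injective, $0\to\mathrm{Hom}(Q,I)\to\mathrm{Hom}(N\mathbb Z[Y],I)\to\mathrm{Hom}(N\mathbb Z[X],I)\to0$ is an exact sequence of Hom complexes. Every map from an acyclic complex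 to a shift of $I$ is null-homotopic, so the obstruction group $\mathrm{Hom}_{\mathbf K}(Q,I[1])$ to extending a chain map up to homotopy vanishes. A homotopy on $N\mathbb Z[X]$ extends degreewise to $N\mathbb Z[Y]$, so the extension can be made strict.

Kernels are computed on sections, so $\pi_i(C^I(W),0)=H_i(I(W))=\mathbb H^{-i}(W,NC)$ for $i\ge0$. Choose a trivial cofibration $C\to C''$ with $C''$ globally fibrant. The maps from $C$ to $C^f$ and to $C^I$ extend to $C''$, and by (F1)(iii) they become equivalences on sections. For naturality, a map $C\to D$ gives $I\to J$ up to homotopy; two maps from $C''$ to a globally fibrant object that agree on $C$ are homotopic, so all squares commute on $\pi_i$. $\square$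

*Example.* On finite $\mathrm{Gal}(\mathbb C/\mathbb R)$-sets, $K(\mathbb Z/2,1)$ is not globally fibrant: its sections over the point are connected, but by (2) a globally fibrant model has $\pi_0=H^1(\mathbb R,\mathbb Z/2)=\mathbb Z/2$.

**(F3)** *Let $X\to X_n$ be compatible with maps $X_{n+1}\to X_n$, such that $X\to X_n$ is an isomorphism on $\pi_i$ for $i\le n$ and $X_n$ has $\pi_i=0$ for $i>n$. Then $(X_n)$ computes the Postnikov tower of $X$.* Indeed $P^nX\to P^nX_n\leftarrow X_n$ are weak equivalences, compatible with $n$ and the maps from $X$. We may replace the tower inductively: factor $X_{n+1}\to X_n\to E_n$ as a trivial cofibration $X_{n+1}\to E_{n+1}$ followed by a global fibration $E_{n+1}\to E_n$, starting with $E_0$ globally fibrant. For such a tower of global fibrations of globally fibrant objects, $\operatorname{holim}_nX_n\simeq\lim_nE_n$. So $X\to\operatorname{holim}P^nX$ is a weak equivalence if and only if $X\to\lim E_n$ is. Also, $\lim_nE_n\to E_m$ is again a global fibration.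

**(F4)** *For an abelian sheaf $F$ on $(Sm/k)_{\acute et}/W$, $H^i(W,F)$ equals the cohomology of $F|_{W_{\acute et}}$.* Restriction to the small site is exact. It preserves injectives because its left adjoint is exact, the inclusion $W_{\acute et}\subset(Sm/k)/W$ preserving finite limits.

Call a simplicial set *$d$-connected* if it is nonempty and its $\pi_i$ are trivial for $0\le i\le d$.

**Lemma 3.1.** Let $p:P\to B$ be a Kan fibration and $d\ge0$.

(a) If all fibres over vertices are $d$-connected, then every square from $\partial\Delta^m\subset\Delta^m$ to $p$ with $0\le m\le d+1$ has a diagonal filler.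

(b) If $P,B$ are Kan complexes and the squares in (a) all have fillers, then $p$ is an isomorphism on $\pi_i$ for $i\le d$, at all base points.

*Proof.* (a) Pull $p$ back along $\Delta^m\to B$ to $Q\to\Delta^m$, with a section $s$ over $\partial\Delta^m$. We must extend $s$. Let $\Phi$ be a fibre. As $\Delta^m$ is contractible, there is a fibre homotopy equivalence $f:Q\to\Phi\times\Delta^m$ over $\Delta^m$, with inverse $g$. Then $fs$ is a map $\partial\Delta^m\to\Phi$, and it extends to $\Delta^m$ because $\Phi\neq\emptyset$ (if $m=0$) or $\pi_{m-1}(\Phi)$ is trivial (if $m\ge1$). This gives a section $t$ of $\Phi\times\Delta^m$ with $t=fs$ on $\partial\Delta^m$. The section $gt$ restricts to $gfs$, which is homotopic to $s$ over $\partial\Delta^m$. Lift the projection $\Delta^m\times\Delta^1\to\Delta^m$ to $Q$, with $gt$ prescribed on $\Delta^m\times\{0\}$ and the homotopy prescribed on $\partial\Delta^m\times\Delta^1$; this is possible because $Q\to\Delta^m$ is a Kan fibration. At the other end we get a section extending $s$.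

(b) With $m=0$, vertices lift. In a fibre $\Phi$ every $\partial\Delta^m\to\Phi$ with $m\le d+1$ extends to $\Delta^m$. So two vertices of $\Phi$ are joined by an edge, and for $1\le i\le d$ a simplex representing a class of $\pi_i(\Phi)$, together with constant faces, bounds a simplex $\Delta^{i+1}$; thus $\pi_i(\Phi)$ is trivial for $i\le d$. The long exact sequence gives the claim for $1\le i\le d$. On $\pi_0$, surjectivity is clear. If $p(x),p(y)$ are joined by an edge, lift it starting at $x$ to reach a vertex in the fibre of $y$, and this fibre is connected. $\square$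

## 4. A product of Eilenberg–Mac Lane sheaves that is not the limit of its tower

**Lemma 4.1.** Let $T$ be a site with enough points, $U\in T$, $1\le n_1<n_2<\cdots$, $A_j$ abelian sheaves and $\alpha_j\in H^{n_j}(U,A_j)$. Suppose that for every covering $\{U_a\to U\}$ there are $a,j$ with $\alpha_j|_{U_a}\neq0$. Then $T$ is not of finite type.

*Proof.* **Step 1: the tower.** Let $X=\prod_jK(A_j,n_j)$. Products of sheaves are formed on sections, so $\pi_i(X(V))$ is $A_j(V)$ if $i=n_j$, and $0$ if $i$ is none of the $n_j$. Hence $X_m=\prod_{n_j\le m}K(A_j,n_j)$ with the projections satisfies the hypotheses of (F3).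

**Step 2: its limit.** Choose globally fibrant replacements $K(A_j,n_j)\to E_j$. The map $X_m\to\prod_{n_j\le m}E_j$ is a weak equivalence, since stalks commute with finite products. The $\prod_{n_j\le m}E_j$ form a tower of global fibrations between globally fibrant objects. So $\operatorname{holim}_mP^mX\simeq E:=\prod_jE_j$, compatibly with the maps from $X$, and by (2)
$$\pi_0(E(V))=\prod_jH^{n_j}(V,A_j).$$

**Step 3: comparison of $\pi_0$.** The sheaf $\pi_0(X)$ is a point because all $n_j\ge1$. If $X\to E$ were a weak equivalence, the sheaf associated with $V\mapsto\pi_0(E(V))$ would be a point. Then $(\alpha_j)_j$ and $0$ in $\pi_0(E(U))$ would agree on some covering $\{U_a\to U\}$, that is, $\alpha_j|_{U_a}=0$ for all $j$ and $a$. This contradicts the hypothesis. $\square$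

*Example.* Let $k=\mathbb R$, $A_j=\mathbb Z/2$, $n_j=j$. Over $\operatorname{Spec}\mathbb R$, $\pi_0(E)=\prod_jH^j(\mathbb R,\mathbb Z/2)$ is large, but the covering $\operatorname{Spec}\mathbb C$ kills all of it at once. So non-trivial classes in infinitely many degrees are not enough. They must survive every covering.

**Proposition 4.2.** (a) If there is a persistent sequence over $k$, then $(Sm/k)_{\acute et}$ is not of finite type.

(b) Let $X$ be a scheme of finite type over a field and $x\in X$ a closed point. If there is a persistent sequence over $\kappa(x)$, then $X_{\acute et}$ is not of finite type.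

*Proof.* (a) Let $(n_j,A_j,\alpha_j)$ be persistent. A discrete $G_k$-module $A_j$ is an étale commutative $k$-group scheme $\mathcal A_j$, a disjoint union of spectra of finite separable extensions, and $V\mapsto\mathrm{Hom}_k(V,\mathcal A_j)$ is an abelian étale sheaf on $Sm/k$. Its restriction to the small site of $\operatorname{Spec}k$ is the sheaf of $A_j$. By (F4), $\alpha_j\in H^{n_j}(\operatorname{Spec}k,\mathcal A_j)$, and the cohomology of $\operatorname{Spec}k'$ is $H^*(k',A_j)$ for $k'/k$ finite separable. In an étale covering $\{U_a\to\operatorname{Spec}k\}$ some $U_a$ is nonempty and contains an open and closed $\operatorname{Spec}k'$ with $k'/k$ finite separable. By Lemma 1.2, $\alpha_j|_{k'}\neq0$ for $j\ge[k':k]$, so $\alpha_j|_{U_a}\ne0$. Apply Lemma 4.1 with $U=\operatorname{Spec}k$.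

(b) Let $i:x\to X$ be the inclusion and $k_1=\kappa(x)$. As $i$ is a closed immersion, $i_*$ is exact, and $H^n(U,i_*A_j)=H^n(U\times_Xx,A_j)$ for $U$ étale over $X$, naturally in $U$. So $\alpha_j\in H^{n_j}(X,i_*A_j)$. In an étale covering $\{U_a\to X\}$ some $U_a\times_Xx$ is nonempty and contains an open and closed $\operatorname{Spec}k_2$ with $k_2/k_1$ finite separable, and $\alpha_j|_{k_2}\neq0$ for large $j$. Apply Lemma 4.1 with $U=X$. $\square$

By Example 1.3, $(Sm/\mathbb C(t_1,t_2,\dots))_{\acute et}$ is not of finite type.

## 5. Enumerating finite extensions, and why uncountable fields resist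

Suppose no finite extension of $k$ has finite cohomological dimension. The obvious attempt to use Lemma 4.1 is to pick, for each finite extension, a class that survives on it.

**If $k$ is countable, this works.** Then $k^{sep}$ is countable and $k$ has only countably many finite separable extensions in it, say $k_1,k_2,\dots$ (with repetitions if necessary). Choose inductively $n_j>n_{j-1}$, a torsion $G_{k_j}$-module $B_j$ and $0\ne\beta_j\in H^{n_j}(k_j,B_j)$; this is possible as $cd(k_j)=\infty$. Let $A_j=\mathrm{Coind}_{G_{k_j}}^{G_k}B_j$ be the module of continuous $G_{k_j}$-equivariant functions $G_k\to B_j$. Shapiro's isomorphism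
$$H^n(k,\mathrm{Coind}_{G_{k_j}}^{G_k}B_j)\to H^n(k_j,B_j)$$
is restriction to $k_j$ followed by evaluation at $1$. So the class $\alpha_j$ corresponding to $\beta_j$ has $\alpha_j|_{k_j}\ne0$. An étale covering of $\operatorname{Spec}k$ contains some $\operatorname{Spec}k_j$ as above, and Lemma 4.1 applies.

**If $k$ is uncountable, it stops here.** There may be uncountably many finite extensions, but Lemma 4.1 has room for only one class in each degree $n_j$. Crowding more coefficients into one degree does not help: $H^n(k,A)$ with a huge $A$ still offers classes that each die on some finite extension. So countably many classes must take care of all finite extensions. Theorem C shows that for profinite groups in general this cannot be done; see Remark 9.2.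

The way out is (1). There may be uncountably many finite extensions, but each has a *degree*, and degrees are integers. By transfer, a class whose multiples $d\alpha$, $d\le N$, are non-zero survives on all extensions of degree $\le N$ simultaneously. So we need classes in high degree whose order is not small. A non-zero class with coefficients $\mathbb Z/p$ has order $p$ only, and enlarging $\mathbb Z/p$ to $\mathbb Z/p^m$ may bring nothing: $2H^n(\mathbb R,A)=0$ for all $n\ge1$ and all $A$, because $\mathrm{cor}\circ\mathrm{res}=2$ and $H^n(\mathbb C,A)=0$. Concretely, $H^1(\mathbb R,\mathbb Z/4)=\mathrm{Hom}(\mathbb Z/2,\mathbb Z/4)\to H^1(\mathbb R,\mathbb Z/2)$ is the zero map, so the generator does not lift. Over fields with enough roots of unity, lifting is always possible. This is the next section.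

## 6. Lifting from $\mathbb Z/p$ to $\mathbb Z/p^m$ with the norm residue theorem

**Lemma 6.1.** Let $p$ be a prime and $F$ a field with $\operatorname{char}F\ne p$, $\mu_{p^\infty}\subset F$, $G_F$ pro-$p$ and $cd(G_F)=\infty$. Then for all $n,m\ge1$ there is $\alpha\in H^n(F,\mathbb Z/p^m)$ of order exactly $p^m$.

*Proof.* Fix primitive $p^m$-th roots of unity $\zeta_m\in F$ with $\zeta_m^p=\zeta_{m-1}$. They identify $\mathbb Z/p^m\cong\mu_{p^m}$, and reduction $\mathbb Z/p^m\to\mathbb Z/p$ becomes $\zeta\mapsto\zeta^{p^{m-1}}$, because $\zeta_m^{ap^{m-1}}=\zeta_1^a$.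

**Step 1: classes lift from $\mathbb Z/p$.** We show that $H^j(F,\mathbb Z/p^m)\to H^j(F,\mathbb Z/p)$ is surjective for all $j\ge0$. For $j=0$ this is clear. For $j=1$, map the Kummer sequence of $p^m$ to that of $p$ by $x\mapsto x^{p^{m-1}}$ on $\mu_{p^m}$ and on the first copy of $(F^{sep})^\times$, and by the identity on the second copy; this commutes, as $(x^{p^{m-1}})^p=x^{p^m}$. So the map is the projection $F^\times/p^m\to F^\times/p$, which is onto. For $j\ge2$ we use the norm residue theorem (Voevodsky, *On motivic cohomology with $\mathbb Z/l$-coefficients*, Ann. of Math. 174 (2011); for $p=2$, Publ. IHES 98 (2003)): $K_j^M(F)/p\to H^j(F,\mu_p^{\otimes j})$ is surjective. As $\mu_p\cong\mathbb Z/p$, the group $H^j(F,\mathbb Z/p)$ is generated by $j$-fold cup products of classes in $H^1(F,\mathbb Z/p)$. Each factor lifts to $H^1(F,\mathbb Z/p^m)$ by the case $j=1$, and the cup product of the lifts lifts the cup product.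

**Step 2: classes lift from $\mathbb Z/p^{m-1}$.** We show by induction on $m\ge2$ that $H^j(F,\mathbb Z/p^m)\to H^j(F,\mathbb Z/p^{m-1})$ is surjective for all $j\ge0$. For $m=2$ this is Step 1. Let $m\ge3$ and $x\in H^j(F,\mathbb Z/p^{m-1})$. By Step 1 choose $y\in H^j(F,\mathbb Z/p^m)$ with the same image as $x$ in $H^j(F,\mathbb Z/p)$; let $\bar y$ be its image in $H^j(F,\mathbb Z/p^{m-1})$. From $0\to\mathbb Z/p^{m-2}\xrightarrow{p}\mathbb Z/p^{m-1}\to\mathbb Z/p\to0$ we get $x-\bar y=p_*(z)$ with $z\in H^j(F,\mathbb Z/p^{m-2})$. By induction $z$ lifts to $z'\in H^j(F,\mathbb Z/p^{m-1})$. The composites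
$$\mathbb Z/p^{m-1}\xrightarrow{\ p\ }\mathbb Z/p^m\to\mathbb Z/p^{m-1}\qquad\text{and}\qquad\mathbb Z/p^{m-1}\to\mathbb Z/p^{m-2}\xrightarrow{\ p\ }\mathbb Z/p^{m-1}$$
are equal. So the image of $z'$ in $H^j(F,\mathbb Z/p^m)$ under the first map $p$ reduces to $p_*(z)$. Adding it to $y$ gives a lift of $x$.

**Step 3: an injection.** Let $\iota:\mathbb Z/p\to\mathbb Z/p^m$ be multiplication by $p^{m-1}$. If $m\ge2$, the long exact sequence of $0\to\mathbb Z/p\xrightarrow{\iota}\mathbb Z/p^m\to\mathbb Z/p^{m-1}\to0$ and Step 2 in degree $n-1$ show that $\iota_*:H^n(F,\mathbb Z/p)\to H^n(F,\mathbb Z/p^m)$ is injective. For $m=1$ this is trivial.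

**Step 4: the class.** Since $cd(G_F)=\infty$, (C2) gives $0\ne a\in H^n(F,\mathbb Z/p)$. By Step 1 lift $a$ to $\alpha\in H^n(F,\mathbb Z/p^m)$. Multiplication by $p^{m-1}$ on $\mathbb Z/p^m$ is reduction to $\mathbb Z/p$ followed by $\iota$. So $p^{m-1}\alpha=\iota_*(a)\neq0$, and $\alpha$ has order $p^m$. $\square$

**Proposition 6.2.** Let $cd(K)=\infty$. For every $N\ge1$ there are $n\ge N$, a discrete torsion $G_k$-module $A$ and $\alpha\in H^n(k,A)$ with $d\alpha\ne0$ for all $1\le d\le N$.

*Proof.* **Step 1: we may pass to any algebraic extension inside $k^{sep}$, finite or not.** For a closed subgroup $H\subset G_k$ and a discrete $H$-module $B$, Shapiro's lemma gives an isomorphism of groups $H^n(G_k,\mathrm{Coind}_H^{G_k}B)\cong H^n(H,B)$. The elements of the coinduced module are locally constant functions on a compact space, with finitely many values; so the module is discrete, and it is torsion if $B$ is. An isomorphism of groups preserves the condition $d\alpha\neq0$. So it suffices to find a class as required over some separable algebraic extension of $k$.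

**Step 2: the case that $cd_p(K)=\infty$ for some prime $p$.** By (C5), $p\neq\operatorname{char}k$. Let $M=K(\mu_{p^\infty})\subset k^{sep}$. Via the cyclotomic character $\mathrm{Gal}(M/K)$ is a closed subgroup of $\mathbb Z_p^\times\cong\mathbb Z/(p-1)\times\mathbb Z_p$ if $p$ is odd, and of $1+4\mathbb Z_2\cong\mathbb Z_2$ if $p=2$, because $\sqrt{-1}\in K$. In both cases its pro-$p$ Sylow subgroup is a closed subgroup of $\mathbb Z_p$, so $cd_p(\mathrm{Gal}(M/K))\le1$. By (C3), $cd_p(G_K)\le cd_p(G_M)+1$, hence $cd_p(G_M)=\infty$. Let $F$ be the fixed field of a pro-$p$ Sylow subgroup of $G_M$. By (C1), $cd(G_F)=\infty$, and Lemma 6.1 applies to $F$. With $n=m=N$ it gives $\alpha\in H^N(F,\mathbb Z/p^N)$ of order $p^N>N$, so $d\alpha\ne0$ for $1\le d\le N$.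

**Step 3: the case that $cd_p(K)<\infty$ for all $p$.** Now $\sup_pcd_p(K)=\infty$, while the finitely many primes $\le N$ contribute a finite maximum. So there is a prime $p>N$ with $n:=cd_p(K)\ge N$. By definition of $cd_p$ there are a $p$-primary torsion discrete $G_K$-module $B$ and $0\ne\alpha\in H^n(K,B)$. The order of $\alpha$ is a power of $p$ greater than $1$, hence larger than $N$, so it divides no $d$ with $1\le d\le N$. $\square$

The adjunction of $\sqrt{-1}$ is used only for $p=2$ in Step 2: without it, $\mathrm{Gal}(k(\mu_{2^\infty})/k)$ could contain an element of order $2$ and have infinite $cd_2$, as for $k=\mathbb R$.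

**Corollary 6.3.** If $cd(K)=\infty$, there is a persistent sequence over $k$.

*Proof.* Put $n_0=0$. Given $n_{j-1}$, apply Proposition 6.2 with $N=\max(j,n_{j-1}+1)$. It gives $n_j\ge N>n_{j-1}$ and a class $\alpha_j\in H^{n_j}(k,A_j)$ with $d\alpha_j\ne0$ for $1\le d\le j$. $\square$

## 7. Sections of Postnikov towers when the cohomological dimension is finite

For the converse direction of Theorem A we must lift sections along $E_{n+1}\to E_n$. Fibres of such a map have a single homotopy sheaf. The next lemma computes their sections.

**Lemma 7.1.** Let $F$ be a globally fibrant simplicial sheaf on $T/W$ whose stalks are nonempty, connected, with $\pi_i=0$ for $i\ne q$, where $q\ge2$. There is an abelian sheaf $A$ on $T/W$ such that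

(a) if $H^{q+1}(W,A)=0$, then $F(W)\ne\emptyset$;

(b) for every vertex $x\in F(W)$, $\pi_i(F(W),x)\cong H^{q-i}(W,A)$ for $0\le i\le q$, and it is $0$ for $i>q$.

*Proof.* **Step 1: a linear model of $F$ without a base point.** Let $C$ be the simplicial abelian sheaf with $NC=\tau_{\le q}N\mathbb Z[F]$, the quotient truncation that keeps the homology in degrees $\le q$. The augmentation $\mathbb Z[F]\to\mathbb Z$ factors through $C\to\mathbb Z$, which is surjective as stalks of $F$ are nonempty. Let $C_0,C_1$ be its fibres over $0$ and $1$. The map $F\to C$ lands in $C_1$. Put $A=H_q(\mathbb Z[F])$. The stalks of $F$ are $(q-1)$-connected, so $H_0=\mathbb Z$, and $H_i=0$ for $0<i<q$; hence $NC_0\simeq A[q]$. On a stalk, choose a vertex of $F$; subtracting it identifies $C_1$ with $C_0$, so $C_1$ is connected with homotopy only in degree $q$. On $\pi_q$ the map $F\to C_1$ becomes the Hurewicz map $\pi_q\to H_q$, an isomorphism since $q\ge2$. So $F\to C_1$ is a weak equivalence.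

**Step 2: proof of (a).** Factor $C\to\mathbb Z$ into a trivial cofibration $C\to C^f$ and a global fibration $C^f\to\mathbb Z$. As $\mathbb Z$ is globally fibrant by (F1)(iv), so is $C^f$, and the fibre $C^f_1$ over $1$ is globally fibrant. Since $\mathbb Z$ is discrete, fibres are unions of components, and $C_1\to C_1^f$ is a weak equivalence. So $F\to C^f_1$ is a weak equivalence between globally fibrant objects. The sequence $0\to NC_0\to NC\to\mathbb Z\to0$ gives an exact sequence
$$\mathbb H^0(W,NC)\to H^0(W,\mathbb Z)\to\mathbb H^1(W,NC_0)=H^{q+1}(W,A)=0.$$
By (F2) and its naturality the first map is $\pi_0(C^f(W))\to\mathbb Z(W)$. So some vertex of $C^f(W)$ maps to $1$, that is, $C^f_1(W)\neq\emptyset$. By (F1)(iii) $F(W)\to C_1^f(W)$ is a weak equivalence, hence $F(W)\ne\emptyset$.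

**Step 3: proof of (b).** Subtracting the image of $x$ gives an isomorphism $C_1\cong C_0$ over $W$, taking the image of $x$ to $0$. So there is a weak equivalence $F\to C_0^f$ of globally fibrant objects taking $x$ to $0$. By (F1)(iii) and (F2), $\pi_i(F(W),x)\cong\pi_i(C_0^f(W),0)\cong\mathbb H^{-i}(W,A[q])=H^{q-i}(W,A)$. $\square$

**Lemma 7.2.** Let $L$ be a field with $cd(L)=c_0<\infty$, and $W$ a scheme of finite type over $L$ with $\dim W\le D$. Then $H^i_{\acute et}(W,F)=0$ for every abelian sheaf $F$ and $i>c_0+2D+1$.

*Proof.* **Step 1: stalks on the Nisnevich site.** Let $\varepsilon:W_{\acute et}\to W_{Nis}$. The points of the small Nisnevich site are given by pairs $(U,u)$ with $U\to W$ étale, $u\in U$. Étale cohomology commutes with the filtered limit of affine étale neighborhoods, so the stalk of $R^t\varepsilon_*F$ at $(U,u)$ is $H^t_{\acute et}(\operatorname{Spec}\mathcal O^h_{U,u},F)$. As $\mathcal O^h_{U,u}$ is henselian, this is $H^t(\kappa(u),F_{\bar u})$ (SGA 4 VIII).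

**Step 2: these vanish for large $t$.** If $w$ is the image of $u$, then $\kappa(u)$ is finite over $\kappa(w)$, so $\operatorname{trdeg}(\kappa(u)/L)\le D$. We claim $cd(\kappa(u))\le c_0+D$. For primes $\ell\neq\operatorname{char}L$ this is (C6). Let $\ell=\operatorname{char}L$. If the transcendence degree is $0$, then $G_{\kappa(u)}$ is isomorphic to a closed subgroup of $G_L$, so $cd_\ell\le c_0$ by (C1); otherwise $D\ge1$ and $cd_\ell\le1\le c_0+D$ by (C5). By (C4), $R^t\varepsilon_*F=0$ for $t>c_0+D+1$.

**Step 3: Leray.** As $W$ is noetherian of dimension $\le D$, $H^s_{Nis}(W,-)=0$ for $s>D$ (Morel–Voevodsky, *$\mathbb A^1$-homotopy theory of schemes*, Prop. 3.1.8). The spectral sequence $H^s_{Nis}(W,R^t\varepsilon_*F)\Rightarrow H^{s+t}_{\acute et}(W,F)$ has no terms with $s+t>c_0+2D+1$. $\square$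

**Proposition 7.3.** If some finite $L/k$ has $cd(L)<\infty$, then $(Sm/k)_{\acute et}$ is of finite type, and so is $Y_{\acute et}$ for each $k$-scheme $Y$ of finite type.

*Proof.* **Step 1: a uniform bound on a covering.** If $L_s$ is the separable closure of $k$ in $L$, then $L/L_s$ is purely inseparable and $G_L\cong G_{L_s}$. So we may assume $L/k$ separable. Let $V$ be an object of the site (nonempty; for $Y_{\acute et}$, quasi-compact étale over $Y$), and $V'=V\times_kL$. Then $V'\to V$ is an étale covering, and $V'$ is of finite type over $L$. Quasi-compact étale $W\to V'$ have dimension $\le\dim V'$, so by Lemma 7.2 and (F4) there is $c\ge1$ with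
$$H^i(W,F)=0\quad\text{for all } i>c,\text{ all quasi-compact étale } W\to V'\text{ and all abelian sheaves } F. \tag{3}$$
The bound $c$ depends on $V$, but not on $W$.

**Step 2: the tower on sections.** Let $X$ be a simplicial sheaf, $(E_n)$ a tower of global fibrations of globally fibrant objects modelling $(P^nX)$ as in (F3), and $E=\lim E_n$. Let $W$ be as in (3), $n\ge c$ and $e\in E_n(W)$ a vertex. The fibre of $E_{n+1}|_W\to E_n|_W$ over $e$ is globally fibrant by (F1)(ii). On stalks $E_{n+1}\to E_n$ is a Kan fibration, an isomorphism on $\pi_i$ for $i\le n$, and $\pi_i(E_n)=0$ for $i>n$, $\pi_i(E_{n+1})=0$ for $i>n+1$. So stalks of the fibre are nonempty ($\pi_0$ is surjective), connected ($\pi_0$ is injective, and $\pi_1$ surjective as $n\ge1$), and the long exact sequence leaves only $\pi_{n+1}$. Apply Lemma 7.1 with $q=n+1\ge2$ and use (3): sections over $W$ exist since $n+2>c$, and $\pi_i$ of the space of sections is $H^{n+1-i}(W,A)=0$ for $0\le i\le n-c$. So $E_{n+1}(W)\to E_n(W)$ is a Kan fibration with $(n-c)$-connected fibres.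

**Step 3: filling squares in the limit.** Let $n\ge c$ and $0\le m\le n-c+1$. By Lemma 3.1(a), squares from $\partial\Delta^m\subset\Delta^m$ to $E_{r+1}(W)\to E_r(W)$ have fillers for every $r\ge n$, as $m\le r-c+1$. Given a square $\partial\Delta^m\to E(W)$, $\Delta^m\to E_n(W)$, lift $\Delta^m$ successively to $E_{n+1}(W),E_{n+2}(W),\dots$ with the prescribed boundary. In the limit this is a filler in $E(W)=\lim_rE_r(W)$.

**Step 4: stalks.** Geometric points $\bar v$ of objects $V$ give a conservative family of points of the site, with stalks the colimits over étale neighborhoods of $\bar v$ in $V$: a map of sheaves that is an isomorphism on them is an isomorphism on each $V_{\acute et}$. Lift $\bar v$ to $V'$. Affine étale neighborhoods $W$ of the lift in $V'$ are cofinal among the neighborhoods of $\bar v$ in $V$. Since $\partial\Delta^m$ and $\Delta^m$ are finite, Step 3 passes to the filtered colimit: $E_{\bar v}\to E_{n,\bar v}$, a Kan fibration of Kan complexes by (F1)(i), has fillers for $m\le n-c+1$. By Lemma 3.1(b) it is an isomorphism on $\pi_i$ for $i\le n-c$. The map $X_{\bar v}\to E_{n,\bar v}$ is an isomorphism on $\pi_i$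 for $i\le n$. Given $i$, take $n\ge i+c$: so $X_{\bar v}\to E_{\bar v}$ is an isomorphism on $\pi_i$, first for $i=0$ and then for $i\ge1$ at base points from $X_{\bar v}$, which meet all components. Hence $X\to E$ is a weak equivalence. $\square$

## 8. Proofs of Theorems A and B

**Proof of Theorem A.** If some finite $L/k$ has $cd(L)<\infty$, then $(Sm/k)_{\acute et}$ is of finite type by Proposition 7.3. If $cd(K)=\infty$, there is a persistent sequence over $k$ by Corollary 6.3, and $(Sm/k)_{\acute et}$ is not of finite type by Proposition 4.2(a). So finite type implies $cd(K)<\infty$. Finally, if $cd(K)<\infty$, take $L=K$. $\blacksquare$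

**Proof of Theorem B.** (1)⇔(2)⇔(3) is Theorem A. (2)⇒(4) is Proposition 7.3, and (4)⇒(5) is clear with $X=\operatorname{Spec}k$.

(5)⇒(3): Suppose $cd(K)=\infty$ and let $X\neq\emptyset$ be of finite type over $k$. Let $x\in X$ be a closed point; $k_1=\kappa(x)$ is finite over $k$. If $k_1(\sqrt{-1})$ had finite $cd$, (2) would hold for $k$, hence (3), a contradiction. So Corollary 6.3 applied to $k_1$ gives a persistent sequence over $k_1$, and $X_{\acute et}$ is not of finite type by Proposition 4.2(b).

(3)⇒(6), and the last assertion: for torsion $A$, $n>cd(K)$ and $\alpha\in H^n(k,A)$ we have $\alpha|_K=0$, so $[K:k]\alpha=\mathrm{cor}\,\mathrm{res}\,\alpha=0$, and $[K:k]$ divides $2$. For $k=\mathbb R$, $H^n(\mathbb R,\mathbb Z/2)\ne0$ for all $n$, so $2$ cannot be replaced by $1$.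

(6)⇒(3): If $cd(K)=\infty$, Proposition 6.2 with $\max(N,n_0)$ in place of $N$ gives $n\ge n_0$ and $\alpha\in H^n(k,A)$ with $N\alpha\neq0$, against (6).

(3)⇒(7): The extension $K/k$ is separable and kills all $\alpha_n$ with $n>cd(K)$. Each of the finitely many others is killed by a finite separable extension. Take a compositum.

(7)⇒(3): If $cd(K)=\infty$, take a persistent sequence, placing $\alpha_j$ in degree $n_j$, with zero modules in the remaining degrees. By Lemma 1.2 no finite separable $k'/k$ kills all these classes. $\blacksquare$

## 9. A profinite group with convergent towers and no open subgroup of finite $cd$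

For a profinite group $G$ consider the site of finite continuous $G$-sets with jointly surjective coverings. Its sheaves are the discrete $G$-sets $S$, with $S(G/V)=S^V$ for $V\subset G$ open, written $S(V)$. The forgetful functor is a conservative point, and $S_*=\operatorname{colim}_VS(V)$ is the underlying set. So a map of simplicial discrete $G$-sets is a weak equivalence if and only if it is one on underlying simplicial sets. Restriction to the site over $G/V$ is restriction of the action to $V$.

**Definition 9.1.** $G$ has property $(*)$ if for every countable family of open subgroups of $G$ there is a closed normal $N\lhd G$ contained in all of them such that $G/N$ has an open subgroup of finite cohomological dimension.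

*Examples.* If $G$ itself has an open subgroup of finite $cd$, take $N=1$. If $G$ has only countably many open subgroups, apply $(*)$ to all of them: then $N=1$, and $(*)$ says that $G$ has an open subgroup of finite $cd$. So the interesting groups are those with uncountably many open subgroups.

**Remark 9.2.** If $G$ satisfies $(*)$, any sequence of classes $\alpha_n\in H^n(G,A_n)$ ($n\ge1$, $A_n$ torsion) is killed by one open subgroup, so Lemma 4.1 with $U$ the one-point $G$-set cannot be used with classes of this kind. Indeed, $\alpha_n$ is inflated from $G/U_n$ for some open normal $U_n$. With $N\subset\bigcap U_n$ as in $(*)$, all $\alpha_n$ are inflated from classes in $H^n(G/N,A_n^N)$. Those with $n$ large vanish on an open subgroup of $G/N$ of finite $cd$, and the remaining finitely many on a smaller open subgroup. The next proposition says more: all towers converge.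

**Lemma 9.3.** If $G$ satisfies $(*)$, so does every open subgroup $V$.

*Proof.* Given a countable family of open subgroups of $V$, apply $(*)$ for $G$ to this family together with $V$. Then $N\subset V$ is normal in $V$, and $V/N$ is open in $G/N$. The intersection of $V/N$ with an open subgroup of $G/N$ of finite $cd$ is open and has finite $cd$ by (C1). $\square$

**Proposition 9.4.** If $G$ satisfies $(*)$, the site of finite continuous $G$-sets is of finite type.

The argument of Proposition 7.3 does not apply, since there need not be any open subgroup over which cohomology vanishes in high degrees. But to fill *one* square in $\lim E_r$ we need only countably many simplices, hence only a quotient $G/N$ as in $(*)$.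

*Proof.* Let $X$ be a simplicial sheaf, $(E_n)$ a tower as in (F3), and $E=\lim E_n$.

**Step 1: reduction to filling one square.** It suffices to prove the

**Claim.** For $m\ge0$ and $n\ge m+1$, every commutative square $\partial\Delta^m\to E(V)$, $\Delta^m\to E_n(V)$ has a lift $\Delta^m\to E(V')$ for some open $V'\subset V$.

Indeed, since $\partial\Delta^m$ and $\Delta^m$ are finite, every such square for the Kan fibration $E_*\to E_{n*}$ of Kan complexes comes from some $V$. So squares with $m\le n-1$ have fillers. By Lemma 3.1(b), $E_*\to E_{n*}$ is an isomorphism on $\pi_i$ for $i\le n-2$ (for $n\ge 2$). So is $X_*\to E_{n*}$, hence so is $X_*\to E_*$. Let $n\to\infty$.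

By (F1)(ii) and Lemma 9.3 we may replace $G$ by $V$. So assume $V=G$.

**Step 2: the tower of partial fillers.** For a finite simplicial set $J$ let $E_r^J$ have sections $\mathrm{Map}(J,E_r(V))$. For $r\ge n$ let $Y_r$ be the fibre of
$$E_r^{\Delta^m}\to E_r^{\partial\Delta^m}\times_{E_n^{\partial\Delta^m}}E_n^{\Delta^m}$$
over the global point given by the square. So $Y_r$ consists of the maps $\Delta^m\to E_r$ with the prescribed boundary and the prescribed image in $E_n$. By the pullback-corner axiom $Y_r$ is globally fibrant. Given a point of $Y_r$, a point of $Y_{r+1}$ above it is a map $\Delta^m\to E_{r+1}$ with prescribed boundary and prescribed image in $E_r$. So $Y_{r+1}\to Y_r$ is a base change of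
$$E_{r+1}^{\Delta^m}\to E_{r+1}^{\partial\Delta^m}\times_{E_r^{\partial\Delta^m}}E_r^{\Delta^m},$$
and it is a global fibration. Also $Y_n=*$. Vertices of $\lim_rY_r(V')$ are exactly the lifts over $V'$ that we look for.

**Step 3: the fibres of $Y_{r+1*}\to Y_{r*}$.** We show that they are nonempty, connected, with homotopy only in degree $q_r:=r+1-m\ge2$. The fibre over a vertex is the space of sections, extending a given section $s$ over $\partial\Delta^m$, of a Kan fibration $Q\to\Delta^m$ pulled back from $E_{r+1*}\to E_{r*}$. Let $\Phi$ be the fibre of $Q\to\Delta^m$. As $r\ge n\ge1$, $\Phi$ is nonempty, connected, with homotopy only in degree $r+1$ (see Step 2 in the proof of Proposition 7.3). A fibre homotopy equivalence $f:Q\to\Phi\times\Delta^m$ induces homotopy equivalences from the space of all sections to $\mathrm{Map}(\Delta^m,\Phi)$ and from the space of sections over $\partial\Delta^m$ to $\mathrm{Map}(\partial\Delta^m,\Phi)$. These are compatible with the restriction maps, which are Kan fibrations of Kan complexes. So our space is equivalent to the fibre of $\mathrm{Map}(\Delta^m,\Phi)\to\mathrm{Map}(\partial\Delta^m,\Phi)$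 over $b=fs$. It is nonempty: if $m=0$ because $\Phi\ne\emptyset$, and if $m\ge1$ because $m-1<r+1$ gives $\pi_{m-1}(\Phi)=0$ and $b$ extends to $\Delta^m$. So $b$ lies in the component of a constant map, and the fibre is equivalent to the fibre over that constant map, which is $\Omega^m\Phi$. Now $\pi_i(\Omega^m\Phi)=\pi_{i+m}(\Phi)$ is trivial unless $i=q_r$, and $q_r\ge n+1-m\ge2$.

**Step 4: a countable subtower.** We look for countable $G$-stable simplicial subsets $Z_r\subset Y_r$, forming a tower of Kan fibrations, whose fibres are again nonempty, connected, with homotopy only in degree $q_r$. View $Y_r$ as a simplicial discrete $G$-set; $G$-orbits of simplices are finite, since stabilizers are open. Start with $Z_n=*=Y_n$ and $Z_r=\emptyset$ for $r>n$, and repeat the following countably often. For each $r\ge n$ and each square $\Lambda^l_i\to Z_{r+1}$, $\Delta^l\to Z_r$, choose a filler in $Y_{r+1}$; it exists as $Y_{r+1*}\to Y_{r*}$ is a Kan fibration. For each square $\partial\Delta^l\to Z_{r+1}$, $\Delta^l\to Z_r$ $(l\ge0)$ that has a filler in $Y_{r+1}$, choose one. Add all chosen simplices, and close up under faces, degeneracies,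 $G$, and images in the lower $Y_{r'}$. At each stage there are countably many squares, so everything stays countable.

Now let $Z_r$ denote the unions. A square into the unions comes from some stage, so the $Z_{r+1}\to Z_r$ are Kan fibrations, and a square with $\partial\Delta^l\subset\Delta^l$ has a filler in $Z_{r+1}$ if it has one in $Y_{r+1}$. With $l=0$: vertices of $Z_r$ lift to $Y_{r+1}$ by Step 3, hence to $Z_{r+1}$, so the fibres are nonempty. With $l=1$: two vertices in a fibre of $Z_{r+1}\to Z_r$ that are connected in the fibre of $Y_{r+1}\to Y_r$ are connected in the fibre of $Z_{r+1}\to Z_r$. With $l=i+1$, $i\ge1$: a class in $\pi_i$ of a fibre of $Z_{r+1}\to Z_r$ is represented by an $i$-simplex with constant boundary, and it is trivial if and only if this simplex, together with constant faces, bounds an $(i+1)$-simplex in the fibre; if that is possible in $Y_{r+1}$, then also in $Z_{r+1}$. So $\pi_i$ of the fibres of $Z_{r+1}\to Z_r$ injects into that of the fibres of $Y_{r+1}\to Y_r$, and is trivial for $i\neq q_r$.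

**Step 5: descent to a quotient with finite cohomological dimension.** The stabilizers of all simplices of all $Z_r$ form a countable family of open subgroups. Choose $N$ for it by $(*)$, let $\bar G=G/N$, and let $\bar W\subset\bar G$ be open with $cd(\bar W)=c<\infty$. As $N$ acts trivially, the $Z_r$ are simplicial discrete $\bar G$-sets. Over $\bar G$, put $Z'_n=*$ and inductively factor $Z_{r+1}\to Z_r\to Z'_r$ as a trivial cofibration $Z_{r+1}\to Z'_{r+1}$ followed by a global fibration $Z'_{r+1}\to Z'_r$. On underlying simplicial sets, both towers consist of Kan fibrations of Kan complexes and $Z_r\to Z_r'$ are weak equivalences. So fibres over corresponding vertices are equivalent, and every vertex of $Z'_r$ lies in the component of a vertex from $Z_r$. Hence the stalk fibres of $Z'_{r+1}\to Z'_r$ are nonempty, connected, with homotopy only in degree $q_r$.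

**Step 6: a section of the limit over $\bar G$.** Choose $r_0\ge n$ with $q_r\ge c+1$ for all $r\ge r_0$; for instance $r_0=\max(n,m+c)$. The stalk of $Z'_{r_0}$ is nonempty, so $Z'_{r_0}(\bar W')\neq\emptyset$ for some open $\bar W'\subset\bar W$. For $r\ge r_0$ and every discrete $\bar W'$-module $A$, $H^{q_r+1}(\bar W',A)=0$ by (C4), since $q_r+1>c+1\ge cd(\bar W')+1$. By Lemma 7.1(a), applied to the fibre of $Z'_{r+1}\to Z'_r$ over a vertex of $Z'_r(\bar W')$, this vertex lifts to $Z'_{r+1}(\bar W')$. So $\lim_rZ'_r(\bar W')\neq\emptyset$.

**Step 7: back to $Y$.** Inflation $q^*$ from $\bar G$ to $G$ does not change underlying sets, so it preserves monomorphisms and weak equivalences. So its right adjoint $q_*$, $S\mapsto S^N$, preserves globally fibrant objects and global fibrations. The inclusions $Z_r\subset Y_r$ have adjoints $Z_r\to q_*Y_r$, compatible with the towers. They extend inductively to compatible maps $Z'_r\to q_*Y_r$: for $r=n$ both are points, and in the induction step $Z_{r+1}\to Z'_{r+1}$ is a trivial cofibration, $q_*Y_{r+1}\to q_*Y_r$ a global fibration, so the square formed by $Z_{r+1}\to q_*Y_{r+1}$ and $Z'_{r+1}\to Z'_r\to q_*Y_r$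 has a filler. Let $V'\subset G$ be the preimage of $\bar W'$. As $(q_*Y_r)(\bar W')=Y_r^{V'}=Y_r(V')$, Step 6 gives $\lim_rY_r(V')\neq\emptyset$. This proves the Claim. $\square$

**Proof of Theorem C.** By Proposition 9.4 we need a group with $(*)$, none of whose open subgroups has finite $cd$. The plan: a group with an involution $\sigma_s$ for each $s<\omega_1$, such that every quotient seen by countably many open subgroups involves only the $\sigma_s$ with $s\le\gamma$, for some $\gamma<\omega_1$, and has an open subgroup with $cd\le1$.

**Step 1: finitely many involutions.** For a finite nonempty set $T$ let $\Gamma_T$ be the free product of copies $\langle\sigma_t\rangle\cong\mathbb Z/2$, $t\in T$, and $G_T$ its pro-$2$ completion. Let $W_T$ be the kernel of $G_T\to\mathbb Z/2$, $\sigma_t\mapsto1$. We show that $W_T$ is a free pro-$2$ group. Fix $t_0\in T$, let $\mathcal F$ be the free group on $x_t$, $t\ne t_0$, and let an involution $\sigma$ act on it by $x_t\mapsto x_t^{-1}$. Then $\Gamma_T\cong\mathcal F\rtimes\langle\sigma\rangle$ by $\sigma_{t_0}\mapsto\sigma$, $\sigma_t\mapsto\sigma x_t$. This is well defined as $(\sigma x_t)^2=x_t^{-1}x_t=1$.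 The inverse is $\sigma\mapsto\sigma_{t_0}$, $x_t\mapsto\sigma_{t_0}\sigma_t$, which is well defined as $\sigma_{t_0}(\sigma_{t_0}\sigma_t)\sigma_{t_0}=\sigma_t\sigma_{t_0}=(\sigma_{t_0}\sigma_t)^{-1}$. So the kernel of $\Gamma_T\to\mathbb Z/2$ is $\mathcal F$, free of rank $|T|-1$. A normal subgroup of $2$-power index in $\mathcal F$ contains the intersection of its two conjugates under $\Gamma_T$, which is normal in $\Gamma_T$ and of $2$-power index. So $W_T=\lim\mathcal F/M$, over $M\lhd\Gamma_T$ with $M\subset\mathcal F$ of $2$-power index, is the pro-$2$ completion of $\mathcal F$. In particular $H^2(W_T,\mathbb F_2)=0$.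

**Step 2: involutions indexed by $[0,\gamma]$.** For a countable ordinal $\gamma$, the space $[0,\gamma]$ with the order topology is profinite. Let $G_\gamma=\lim G_T$ over the finite partitions $T$ of $[0,\gamma]$ into nonempty clopen sets; under refinement, a generator is sent to the generator of the block containing its block. The transition maps are surjective and compatible with the maps to $\mathbb Z/2$. Let $W_\gamma=\lim W_T$ be the kernel of $G_\gamma\to\mathbb Z/2$. It is pro-$2$, and $H^2(W_\gamma,\mathbb F_2)=\operatorname{colim}_TH^2(W_T,\mathbb F_2)=0$. So $cd(W_\gamma)\le1$ by (C2). For $s\le\gamma$ the generators of the blocks containing $s$ define $\sigma_s\in G_\gamma$. It has order $2$, since $\sigma_s^2=1$ and its image in $\mathbb Z/2$ is $1$.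

**Step 3: restricting from $\delta$ to $\gamma$.** Let $\gamma<\delta<\omega_1$. The set $[0,\gamma]$ is clopen in $[0,\delta]$. Partitions of $[0,\delta]$ refining $\{[0,\gamma],(\gamma,\delta]\}$ are cofinal. For such a partition $T=T_1\sqcup T_2$, kill the generators of the blocks in $(\gamma,\delta]$; this is a map $G_T\to G_{T_1}$, compatible with refinement. In the limit we get $G_\delta\to G_\gamma$. It is surjective onto each $G_{T_1}$, so its image is dense and compact, hence all of $G_\gamma$. These maps are compatible for $\gamma<\delta<\epsilon$, and send $\sigma_s\mapsto\sigma_s$ for $s\le\gamma$ and $\sigma_s\mapsto1$ for $s>\gamma$.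

**Step 4: the group.** Let $G=\lim_{\gamma<\omega_1}G_\gamma$ and $N_\gamma=\ker(G\to G_\gamma)$. By compactness $G\to G_\gamma$ is surjective. The $N_\gamma$ decrease and have trivial intersection. So for $U\subset G$ open, the closed sets $N_\gamma\setminus U$ decrease with empty intersection, and one of them is empty: every open subgroup contains some $N_\gamma$.

**Step 5: $G$ satisfies $(*)$.** Given open $U_i\supset N_{\gamma_i}$ $(i\in\mathbb N)$, let $\gamma=\sup_i\gamma_i$, which is $<\omega_1$ since the family is countable. Then $N_\gamma\subset\bigcap_iU_i$, and $G/N_\gamma=G_\gamma$ has the open subgroup $W_\gamma$ with $cd(W_\gamma)\le1$. By Proposition 9.4 the site of finite continuous $G$-sets is of finite type.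

**Step 6: no open subgroup of $G$ has finite $cd$.** An open subgroup $V$ contains some $N_\gamma$. The family equal to $\sigma_{\gamma+1}\in G_\delta$ for $\delta>\gamma$ and to $1\in G_\delta$ for $\delta\le\gamma$ is compatible by Step 3, so it is an element of $G$. It has order $2$ and lies in $N_\gamma\subset V$. By (C1), $cd(V)\ge cd(\mathbb Z/2)=\infty$. $\blacksquare$
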